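# Shellable, sequentially Cohen–Macaulay, partitionable: three hereditary properties with different obstructions

## 1. Graphs, and the pair of disjoint edges

All simplicial complexes are finite and contain the empty face. For a complex $\Gamma$ with vertex set $V(\Gamma)$ and $W\subseteq V(\Gamma)$, the *restriction* is $\Gamma[W]=\{F\in\Gamma:F\subseteq W\}$. I write $\langle F_1,\dots,F_j\rangle$ for the complex generated by the faces $F_1,\dots,F_j$, write $abc$ for $\{a,b,c\}$, and put $[m,M]=\{S:m\subseteq S\subseteq M\}$ for sets $m\subseteq M$. We compare three properties, none of which assumes that $\Gamma$ is pure.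

**Definition (shellable).** $\Gamma$ is shellable if its facets can be ordered $F_1,\dots,F_m$ so that for each $j\ge2$ the complex $\langle F_j\rangle\cap\langle F_1,\dots,F_{j-1}\rangle$ is pure of dimension $\dim F_j-1$.

**Definition (sequentially Cohen–Macaulay, SCM).** Fix a field $k$. The pure $i$-skeleton of $\Gamma$ is the subcomplex generated by all $i$-dimensional faces. $\Gamma$ is SCM over $k$ if for every $i$ its pure $i$-skeleton is Cohen–Macaulay (CM) over $k$. Recall Reisner's criterion: $\Delta$ is CM over $k$ if and only if $\tilde H_i(\mathrm{lk}_\Delta\sigma;k)=0$ for all $\sigma\in\Delta$ (including $\sigma=\emptyset$) and all $i<\dim\mathrm{lk}_\Delta\sigma$.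

**Definition (partitionable).** $\Gamma$ is partitionable if its set of faces is a disjoint union of intervals $[R_i,F_i]$, $i=1,\dots,m$, where $F_1,\dots,F_m$ are the facets of $\Gamma$.

*Example.* Let $\Gamma$ have facets $abc$ and $cd$. The order $abc,cd$ is a shelling, since the intersection is the point $c$. The pure $2$-skeleton is a triangle and the pure $1$-skeleton is a connected graph, so $\Gamma$ is SCM. The intervals $[\emptyset,abc]$ and $[d,cd]$ partition the faces.

We use two known facts: shellable implies SCM (over every field), and shellable implies partitionable. Between SCM and partitionable there is no implication in either direction.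

**Definition (hereditary, obstruction).** Let $\mathcal P$ be a property of complexes. $\Gamma$ is hereditary-$\mathcal P$ if $\Gamma[W]$ satisfies $\mathcal P$ for every $W\subseteq V(\Gamma)$, including $W=V(\Gamma)$. $\Gamma$ is an obstruction to $\mathcal P$ if $\Gamma$ does not satisfy $\mathcal P$ but $\Gamma[W]$ does for every proper subset $W\subsetneq V(\Gamma)$.

Taking a smallest $W$ for which $\Gamma[W]$ fails $\mathcal P$, we see that $\Gamma$ is hereditary-$\mathcal P$ if and only if no restriction of $\Gamma$ is an obstruction to $\mathcal P$. So two properties are hereditarily equivalent if and only if they have the same obstructions.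

Let $M$ be the graph consisting of two disjoint edges $ab$ and $cd$.

**Proposition 1.** For each of the three properties (SCM over any field), $M$ is the only obstruction of dimension at most $1$. Hence the three hereditary properties are equivalent for complexes of dimension at most $1$.

*Proof.*

**Step 1.** *We show that $M$ has none of the three properties.* In either order, the second edge meets the first in $\{\emptyset\}$, of dimension $-1$ instead of $0$, so $M$ is not shellable. The pure $1$-skeleton of $M$ is $M$ itself, with $\tilde H_0\ne0$ and dimension $1$, so $M$ is not SCM. In a partition, only one interval contains $\emptyset$. An interval $[\emptyset,e]$ with $e$ an edge covers two vertices, and every other interval with top an edge covers at most one. So at most three of the four vertices are covered, and $M$ is not partitionable.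

**Step 2.** *We show that a complex $\Gamma$ with $\dim\Gamma\le1$ and no restriction equal to $M$ (up to isomorphism) is shellable.* If two connected components contained edges $ab$ and $cd$, then $\Gamma[abcd]$ would be $M$. So at most one component contains edges. Order its edges so that each one after the first meets an earlier one. The intersections with the earlier edges are one or two points, hence pure of dimension $0$. Then list the isolated vertices. Each meets the earlier facets in $\{\emptyset\}$, of dimension $-1=0-1$. This is a shelling.

**Step 3.** *We conclude.* Proper restrictions of $M$ have at most three vertices, so they are shellable by Step 2 and have all three properties. With Step 1, $M$ is an obstruction to each. Conversely, let $\Gamma$ be an obstruction to $\mathcal P$ with $\dim\Gamma\le1$. It is not shellable, so by Step 2 some restriction is $M$. As $M$ fails $\mathcal P$, this restriction is not proper, and $\Gamma=M$. $\square$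

The word "hereditary" matters here. Two disjoint $3$-cycles on $123$ and $456$ form a disconnected graph, so this graph is not SCM, but it is partitionable via
$$[\emptyset,12],\ [3,23],\ [13,13],\ [4,45],\ [5,56],\ [6,46].$$

What changes in higher dimension? In a graph everything is decided by connectivity, and a failure of connectivity is visible on four vertices. In dimension $\le2$ it is known that every obstruction to shellability is neither SCM nor partitionable, so there too the three obstruction sets coincide. The question, from "Hereditary Properties and Obstructions of Simplicial Complexes", is whether the three obstruction sets coincide in all dimensions; equivalently, whether hereditary-shellability, hereditary-SCM and hereditary-partitionability are equivalent in all dimensions.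

## 2. The three theorems, and why fine triangulations do not help

The answer is **no**.

**Theorem A.** Let $X$ be a finite $2$-dimensional simplicial complex and $s\ge0$ an integer. There is a pure simplicial complex $\Gamma=\Gamma_{X,s}$, with $\dim\Gamma_{X,s}=\dim\Gamma_{X,0}+s$, such that

1. every proper restriction $\Gamma[W]$, $W\subsetneq V(\Gamma)$, is shellable;
2. $\Gamma$ is partitionable;
3. for every field $k$: $\Gamma$ is SCM over $k$ if and only if $H_2(X;k)=0$;
4. if $X$ is connected, $H_1(X;\mathbb Z)=H_2(X;\mathbb Z)=0$, and $\pi_1(X)$ has a nontrivial homomorphism to $SU(2)$, then $\Gamma$ is not shellable.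

**Theorem B.**

* (i) There is an obstruction to shellability that is hereditary-SCM over *every* field and hereditary-partitionable. Such complexes exist in all sufficiently large dimensions.
* (ii) There is a hereditary-partitionable complex that is an obstruction to shellability and, for *every* field $k$, an obstruction to SCM over $k$.

By (i), the obstruction set of shellability differs from that of SCM over any fixed $k$ and from that of partitionability. By (ii), the obstruction sets of SCM over $k$ and of partitionability differ. So for every field $k$ the three obstruction sets are pairwise different, and the three hereditary properties are pairwise inequivalent.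

**Theorem C.**

* (a) In every dimension $d\ge8$ there is a complex as in Theorem B(ii).
* (b) In every dimension $d\ge8$ there is a hereditary-partitionable obstruction to shellability that is hereditary-SCM over all fields of characteristic $\ne2$ and is an obstruction to SCM over all fields of characteristic $2$.
* (c) The obstruction sets to SCM over $k$ and over $k'$ coincide if and only if $\operatorname{char}k=\operatorname{char}k'$.

These notes do not determine what happens in dimensions $3$ to $7$, nor whether hereditary-SCM implies hereditary-partitionable.

For Theorem B(i) a sensible first move is to take a space whose triangulations are CM but not shellable, and triangulate it. This stops at once. If all proper restrictions of $\Gamma$ are shellable and $|V(\Gamma)|>4$, then no restriction is $M$, so any two disjoint edges of $\Gamma$ are joined by a further edge. A triangulation with two edges far apart is therefore excluded. Our $\Gamma$ must be dense, and the natural way to describe a dense complex is by its few non-faces.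

## 3. Alexander duality: restrictions of $\Gamma$ are links of $K$

**Definition (Alexander dual).** Let $K$ be a complex on a finite ground set $V$ with $V\notin K$. Its dual is $K^\vee=\{F\subseteq V:V\setminus F\notin K\}$. Its facets are the complements of the minimal non-faces of $K$.

*Example.* Let $K$ be the $4$-cycle with edges $12,23,34,41$. Its non-faces are $13$, $24$, all triples and $1234$. So $K^\vee$ has facets $24$ and $13$: the dual of the $4$-cycle is $M$.

Let $\Gamma=K^\vee$, $W\subseteq V$ and $T=V\setminus W$. A set $F\subseteq W$ lies in $\Gamma$ iff $T\cup(W\setminus F)\notin K$. Hence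
$$\Gamma[W]=\begin{cases}(\mathrm{lk}_KT)^\vee\ \text{(on the ground set }W),&T\in K,\\ 2^W,&T\notin K.\end{cases}\tag{1}$$
For $\sigma\in\Gamma$ put $U=V\setminus\sigma$, so $U\notin K$. A set $F\subseteq U$ lies in $\mathrm{lk}_\Gamma\sigma$ iff $V\setminus(F\cup\sigma)=U\setminus F\notin K$. Hence
$$\mathrm{lk}_\Gamma\sigma=(K[U])^\vee\ \text{(on the ground set }U).\tag{2}$$
We also recall Alexander duality: if $\Delta$ is a complex on the ground set $U$ with $U\notin\Delta$, then
$$\tilde H_i(\Delta^\vee;k)\cong\tilde H^{|U|-i-3}(\Delta;k).\tag{3}$$

By (1), *proper restrictions* of $\Gamma$ correspond to links of *nonempty* faces of $K$, which is local information about $K$. The complex $\Gamma$ itself sees the global topology of $K$. So an obstruction can be sought as the dual of a complex $K$ with very good vertex links and interesting global topology. We take $\dim K=2$, so that vertex links are graphs.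

The naive choice is a triangulated surface. Let $K$ be the octahedron with antipodal pairs $x,x'$; $y,y'$; $z,z'$, together with the three missing pairs as edges. Take $W=V\setminus x$. The link of $x$ in $K$ is the $4$-cycle $y\,z\,y'\,z'$ plus the isolated point $x'$. By (1), followed by (2) applied to $\mathrm{lk}_K(x)$ and $\sigma=\{x'\}$, the link of $x'$ in $\Gamma[W]$ is the dual of that $4$-cycle, which is $M$. Links in shellable complexes are shellable (a textbook fact), so $\Gamma[W]$ is not shellable. The trouble sits exactly in the vertex link, a cycle of length $4$. The next two sections show that the right condition on vertex links is chordality.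

## 4. Shelling orders read on complements, and chordal graphs

For an antichain $N_1,\dots,N_m$ of subsets of a finite set $W$ consider the condition
$$\text{for all }i<j\text{ there are }l<j\text{ and }y\text{ with }N_l\setminus N_j=\{y\}\text{ and }y\in N_i.\tag{$*$}$$
For instance, distinct singletons in any order satisfy $(*)$ with $l=i$, while the list $13,24$ does not, since $13\setminus24$ has two elements. These are the complements of the facets of $M$.

**Lemma 2.** (a) $(*)$ holds if and only if $F_j=W\setminus N_j$ $(j=1,\dots,m)$ is a shelling of the complex with facets $F_1,\dots,F_m$.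

(b) If $(*)$ holds, put $Y_j=\{y\in W\setminus N_j:N_l\subseteq N_j\cup\{y\}\text{ for some }l<j\}$ and $M_j=W\setminus Y_j$. Then $[N_j,M_j]$ is exactly the family of sets $S\subseteq W$ for which $j$ is the least index with $N_j\subseteq S$. In particular, the sets containing some $N_i$ are the disjoint union of the $[N_j,M_j]$.

*Proof.* (a) Note that $F_j\setminus F_l=N_l\setminus N_j$. Suppose $(*)$ holds and $i<j$. With $l,y$ as in $(*)$ we have $y\in F_j\setminus F_i$ and $F_l\cap F_j=F_j\setminus\{y\}$, so $F_i\cap F_j\subseteq F_j\setminus\{y\}=F_l\cap F_j$. Thus $\langle F_j\rangle\cap\langle F_1,\dots,F_{j-1}\rangle$ is generated by faces of the form $F_j\setminus\{y\}$ and is pure of dimension $\dim F_j-1$.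

Conversely, suppose it is pure of that dimension for each $j\ge2$, and let $i<j$. The face $F_i\cap F_j$ lies in a facet of the intersection complex. This facet is $F_j\setminus\{y\}$ for some $y\in F_j$, and it lies in some $F_l$ with $l<j$. So $F_i\cap F_j\subseteq F_j\setminus\{y\}\subseteq F_l\cap F_j$. Since $F_j\not\subseteq F_l$, the last inclusion is an equality, which says $N_l\setminus N_j=F_j\setminus F_l=\{y\}$. Also $y\in F_j$ and $y\notin F_i\cap F_j$, so $y\notin F_i$, i.e. $y\in N_i$.

(b) Let $j$ be the least index with $N_j\subseteq S$. If $S$ contained some $y\in Y_j$, then $N_l\subseteq N_j\cup\{y\}\subseteq S$ for some $l<j$, against minimality. So $S\subseteq M_j$. Conversely, let $N_j\subseteq S\subseteq M_j$ and suppose $N_i\subseteq S$ with $i<j$. By $(*)$ there are $l<j$ and $y\in N_i$ with $N_l\setminus N_j=\{y\}$, so $y\in Y_j$. Then $y\in N_i\cap Y_j\subseteq S\cap Y_j=\emptyset$, a contradiction. $\square$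

Taking complements in (b) turns a shelling into a partition $\{[W\setminus M_j,F_j]\}$ of the faces, so (b) contains the known fact that shellable implies partitionable.

**Definition (chordal).** A graph on a finite vertex set is chordal if it has a perfect elimination order (PEO): an ordering $w_1,\dots,w_r$ of its vertices such that for every $i$ the neighbors $w_j$ of $w_i$ with $j>i$ form a clique.

*Example.* A forest is chordal: remove leaves and isolated vertices one at a time, so that each vertex has at most one later neighbor. A cycle of length at least $4$ is not chordal, since its first vertex in any order has two later neighbors that are not adjacent.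

**Lemma 3.** Let $G$ be a chordal graph on $W$ with PEO $w_1,\dots,w_r$. List first the non-edges $\{w_a,w_b\}$ $(a<b)$ lexicographically in $(a,b)$, then the $3$-cliques $\{w_a,w_b,w_c\}$ $(a<b<c)$ lexicographically in $(a,b,c)$. This list satisfies $(*)$, and so does its initial part consisting of the non-edges.

*Proof.* The list is an antichain because a clique contains no non-edge.

**Step 1.** *We treat $N_j=\{w_a,w_b\}$, a non-edge with $a<b$, using only non-edges for $N_l$.* Let $N_i=\{w_c,w_d\}$, $c<d$, be earlier, so $c\le a$. If $c=a$, then $d<b$, and $l=i$ works with $y=w_d$. If $c<a$, then $w_c$ is non-adjacent to some $z\in\{w_a,w_b\}$, since otherwise $w_a,w_b$ would be later neighbors of $w_c$ and hence adjacent. Take $N_l=\{w_c,z\}$. It is an earlier non-edge, $N_l\setminus N_j=\{w_c\}$ and $w_c\in N_i$.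

**Step 2.** *We treat $N_j=\{w_a,w_b,w_c\}$, a $3$-clique with $a<b<c$.* Let $N_i$ be earlier. The set $N_i\setminus N_j$ is nonempty.

If some $y\in N_i\setminus N_j$ is non-adjacent to some $z\in N_j$, take the non-edge $N_l=\{y,z\}$. It is earlier and $N_l\setminus N_j=\{y\}$.

Otherwise every element of $N_i\setminus N_j$ is adjacent to all of $N_j$. If one of them, $y=w_p$, has $p<c$, take $N_l=\{w_a,w_b,y\}$. It is a $3$-clique. Its sorted index triple is $(p,a,b)$, $(a,p,b)$ or $(a,b,p)$ according to the position of $p$, and each is lexicographically smaller than $(a,b,c)$. Again $N_l\setminus N_j=\{y\}$.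

There remains the case that all elements of $N_i\setminus N_j$ are adjacent to all of $N_j$ and have index $>c$. We show that it does not occur.

- If $N_i$ is a non-edge meeting $N_j$, it has exactly one element in the clique $N_j$, and its other element is non-adjacent to that one, a contradiction.
- If $N_i$ is a non-edge disjoint from $N_j$, both its elements are later neighbors of $w_a$, hence adjacent, a contradiction.
- If $N_i$ is a $3$-clique, it arises from $N_j$ by replacing some elements by elements of index $>c$. At the first position where the sorted triples differ, $N_i$ has the larger index, so $N_i$ comes after $N_j$, a contradiction. $\square$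

## 5. A class of complexes $K$ whose duals have only shellable proper restrictions

**Definition (the class $\mathcal K$).** $\mathcal K$ is the class of $2$-dimensional complexes $K$ on a vertex set $V$, $n=|V|\ge5$, such that

* (i) every pair of vertices is an edge of $K$;
* (ii) no four vertices have all four of their triples in $K$;
* (iii) for every $v\in V$ the graph $L_v$ on $V\setminus v$ with edges $\{xy:vxy\in K\}$ is chordal.

*Example.* Let $V=\{1,\dots,5\}$, with all pairs as edges and the single triangle $123$. Then (i) and (ii) hold, and each $L_v$ has at most one edge, so $K\in\mathcal K$.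

**Proposition 4.** Let $K\in\mathcal K$ and $\Gamma=K^\vee$.

(a) The minimal non-faces of $K$ are exactly the triples not in $K$; $\Gamma$ is pure of dimension $n-4$; and $V(\Gamma)=V$.

(b) $\Gamma[W]$ is shellable for every $W\subsetneq V$.

(c) $\Gamma$ is SCM over $k$ if and only if $H_2(K;k)=0$.

*Proof.* (a) By (i) no minimal non-face has size $\le2$, and every triple not in $K$ is a minimal non-face. A minimal non-face of size $4$ would have all its triples in $K$, against (ii). One of size $\ge5$ would have a subset of size $4$ in $K$, against $\dim K=2$. Triples outside $K$ exist by (ii). The facets of $\Gamma$ are their complements, of size $n-3$. Finally $\{v\}\in\Gamma$ because $|V\setminus v|\ge4$ forces $V\setminus v\notin K$.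

(b) Let $T=V\setminus W\neq\emptyset$. We use (1) and treat $T$ by size.

**Case $T\notin K$** (in particular $|T|\ge4$). Then $\Gamma[W]=2^W$, which is shellable.

**Case $|T|=3$, $T\in K$.** The only face of $\mathrm{lk}_KT$ is $\emptyset$, so $\Gamma[W]=2^W\setminus\{W\}$. The complements of its facets are the singletons of $W$, for which $(*)$ holds in any order. By Lemma 2(a), $\Gamma[W]$ is shellable.

**Case $|T|=2$.** Then $T\in K$ by (i). Let $P=\{w\in W:T\cup w\in K\}$. The faces of $\mathrm{lk}_KT$ are $\emptyset$ and the $\{w\}$, $w\in P$. Its minimal non-faces in $W$ are the singletons $\{w\}$, $w\in W\setminus P$, and the pairs in $P$. List the singletons first, then the pairs lexicographically for some order $p_1,p_2,\dots$ of $P$. We check $(*)$. If $N_i$ is a singleton, $l=i$ works. If $N_i=\{p_c,p_d\}$ precedes $N_j=\{p_a,p_b\}$ with $c<d$, $a<b$, take $l=i$ if $c=a$, and $N_l=\{p_c,p_a\}$ if $c<a$. In the last case $N_l\setminus N_j=\{p_c\}$, as $c<a<b$, and $N_l$ is earlier than $N_j$. Lemma 2(a) applies.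

**Case $T=\{v\}$.** By (i), $\mathrm{lk}_K(v)$ consists of $\emptyset$, all singletons of $W$, and the edges of $L_v$. Its minimal non-faces are the non-edges and the $3$-cliques of $L_v$. The facets of $\Gamma[W]$ are their complements in $W$, and Lemmas 3 and 2(a) give a shelling.

(c) *We translate Reisner's criterion through (2) and (3).* Let $\sigma\in\Gamma$ and $U=V\setminus\sigma$. As $\Gamma$ is pure of dimension $n-4$, $\mathrm{lk}_\Gamma\sigma=(K[U])^\vee$ has dimension $n-4-|\sigma|=|U|-4$. By (3), $\tilde H_i(\mathrm{lk}_\Gamma\sigma;k)\cong\tilde H^{j}(K[U];k)$ with $j=|U|-i-3$, and $i<|U|-4$ means $j\ge2$. So $\Gamma$ is CM over $k$ iff $H^j(K[U];k)=0$ for all $j\ge2$ and all such $U$. As $\dim K=2$, only $j=2$ matters, and $H^2(K[U];k)$ is dual to $H_2(K[U];k)$. There are no $3$-dimensional faces, so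
$$H_2(K[U];k)=Z_2(K[U];k)\subseteq Z_2(K;k)=H_2(K;k),$$
and $U=V$ occurs, for $\sigma=\emptyset$. Hence $\Gamma$ is CM over $k$ iff $H_2(K;k)=0$.

For the pure complex $\Gamma$, CM and SCM are equivalent. The pure $i$-skeleta of a pure complex are its ordinary $i$-skeleta, and skeleta of CM complexes are CM. Conversely, the pure $(\dim\Gamma)$-skeleton of $\Gamma$ is $\Gamma$. $\square$

Theorem A now asks for members of $\mathcal K$ with prescribed global topology.

## 6. Coning vertex links from fresh vertices

How can one make the cycle $\mathrm{lk}(v)$ of a surface chordal without changing the homotopy type? Pick a vertex $t$ on the cycle and add the triangles $vtx$ for all other $x$ on it. The cycle becomes a fan, which is chordal. If each edge $tx$ is new and lies in just one triangle, the addition can be collapsed away.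

With old vertices $t$ this fails already for the octahedron. Coning the $4$-cycle of a vertex from one of its vertices adds one triangle $\{v,w,w'\}$ with $w,w'$ antipodal. Doing this at all six vertices adds six different triangles but at most three edges $xx',yy',zz'$. The Euler characteristic becomes at least $2+6-3=5$, so $H_2$ has grown to rank at least $4$. So we create fresh vertices $t$ by subdividing triangles.

Even then the choice of triangles needs care. Suppose neighbors $u,v$ choose different triangles $g\ni u,v$ (for $v$) and $h\ni u,v$ (for $u$), subdivided by $t_g$ and $t_h$. Coning at $v$ adds $v\,t_g\,t_h$, coning at $u$ adds $u\,t_h\,t_g$, and $uv\,t_g$, $uv\,t_h$ are there from the subdivision. All four triples of $\{u,v,t_g,t_h\}$ are present, which violates (ii) and creates a new $2$-cycle. Condition (T2) below forbids exactly this kind of mutual choice.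

**The construction.** Let $K_1$ be a $2$-dimensional complex (isolated vertices allowed). For every vertex $v$ let $\tau(v)$ be a set of triangles of $K_1$ containing $v$, such that

* (T1) deleting the edges $f\setminus v$, $f\in\tau(v)$, from the graph $\mathrm{lk}_{K_1}(v)$ leaves a forest;
* (T2) there are no $u\ne v$, $f\in\tau(v)$, $g\in\tau(u)$ with $u\in f$ and $v\in g$;
* (T3) no four vertices have all four of their triples in $K_1$.

By (T2) with $f=g$, the sets $\tau(v)$ are pairwise disjoint. Call the triangles in $\bigcup_v\tau(v)$ *marked*. Let $S$ be obtained from $K_1$ by stellar subdivision of every marked triangle $g$ with a new vertex $t_g$. That is, $g=abc$ is replaced by $t_gab$, $t_gbc$, $t_gca$ and their faces. Put $A_v=\{t_g:g\in\tau(v)\}$. These sets are pairwise disjoint. Let $N_S(v)$ be the set of $S$-neighbors of $v$. Let $\mathcal N$ be the set of all triples $\{v,t,x\}\notin S$ with $v\in V(K_1)$, $t\in A_v$, $x\in N_S(v)\setminus t$. Call $tx$ the *new edge* of $\{v,t,x\}$. Its other two edges $vt$ and $vx$ belong to $S$. Let $K_2$ be $S\cup\mathcal N$ together with all subsets of the triples in $\mathcal N$, and let $K$ be $K_2$ together with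 all remaining pairs of vertices as edges.

**Proposition 5.** If $|V(K)|\ge5$, then $K\in\mathcal K$, $K_2$ collapses onto $S\cong K_1$ (homeomorphic), and $H_2(K;k)\cong H_2(K_1;k)$ for all $k$. Moreover, for each $t=t_g$ the graph $L_t$ of $K$ consists of the triangle $g$, vertices of degree $1$ attached to vertices of $g$, and isolated vertices.

*Proof.*

**Step 1.** *New edges are not edges of $S$; this makes them free to use.* Let $\{v,t,x\}\in\mathcal N$ and $t=t_g$, so $v\in g$. If $x\in V(K_1)$ and $tx\in S$, then $x\in g$. As $x\neq v$, the triple $vtx$ is one of the triangles of the subdivided $g$ and lies in $S$, a contradiction. If $x=t_h$, then $tx\notin S$, since two different vertices $t_g,t_h$ are never adjacent in $S$.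

**Step 2.** *Each new edge lies in exactly one triangle of $K$; this is where (T2) enters.* By Step 1, a triangle of $K$ containing a new edge is in $\mathcal N$. The two edges of a triple in $\mathcal N$ other than its own new edge are in $S$. So if the claim fails, there are different triples $\{v,t,x\},\{v',t',x'\}\in\mathcal N$ with $\{t,x\}=\{t',x'\}$, hence $v\ne v'$. If $t=t'$, then $t\in A_v\cap A_{v'}=\emptyset$, a contradiction. Otherwise $t=x'$ and $x=t'$. Write $t=t_g$ with $g\in\tau(v)$ and $x=t_h$ with $h\in\tau(v')$. From $x\in N_S(v)$ we get $v\in h$. From $t=x'\in N_S(v')$ we get $v'\in g$. This contradicts (T2).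

**Step 3.** *We compare the topology of $K$ and $K_1$.* Each triple of $\mathcal N$ has exactly one new edge, and that edge lies in no other triangle. Removing the pairs (new edge, triangle) collapses $K_2$ onto $S$. A $2$-cycle of $K$ has coefficient $0$ on each triangle of $\mathcal N$, because its new edge lies in no other triangle. The pairs added last carry no triangles. So
$$H_2(K;k)=Z_2(K;k)=Z_2(S;k)=H_2(S;k)\cong H_2(K_1;k).$$

**Step 4.** *We verify (iii) for $v\in V(K_1)$.* The edges of $L_v$ are of three kinds: those of $\mathrm{lk}_S(v)$; the pairs $tx$ with $\{v,t,x\}\in\mathcal N$, $t\in A_v$; and the pairs $wt$ from triples $\{w,t,x\}\in\mathcal N$ with $t\in A_w$ and $x=v$.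

The first two kinds form a graph on $N_S(v)$. In it every $t\in A_v$ is adjacent to every other vertex $x$, because $vtx$ is either in $S$ or in $\mathcal N$. So $A_v$ is a clique joined to everything. The rest is $\mathrm{lk}_S(v)-A_v$. In $\mathrm{lk}_S(v)$, the edge $g\setminus v$ of $\mathrm{lk}_{K_1}(v)$ is subdivided by $t_g$ for each marked $g\ni v$. Removing $A_v$ deletes those edges with $g\in\tau(v)$, and the others stay, some subdivided. So $\mathrm{lk}_S(v)-A_v$ is the forest of (T1) with some edges subdivided, again a forest. Order it so that each vertex has at most one later forest neighbor, and append $A_v$. The later neighbors of a forest vertex are at most one forest vertex together with $A_v$, which form a clique. So this is a PEO.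

For a pair $wt$ of the third kind, $w\in N_S(v)$. The edge $tv$ is a new edge, so $t\notin N_S(v)$ by Step 1, and $t$ has degree $1$ in $L_v$ by Step 2. All other vertices outside $N_S(v)$ are isolated in $L_v$. Putting the degree-$1$ vertices $t$ and the isolated vertices first, before the order above, gives a PEO of $L_v$.

**Step 5.** *We verify (iii) and the last assertion for $t=t_g$.* In $S$ the link of $t$ is the boundary of $g$. A triple in $\mathcal N$ containing $t$ is $\{v,t,x\}$ with $t\in A_v$, or $\{v,t',t\}$ with $t'\in A_v$ and $t\in N_S(v)$. In both cases $v\in g$. It contributes to $L_t$ the edge $vx$, respectively $vt'$. Here $tx$, respectively $tt'$, is a new edge. So $x$ (respectively $t'$) is not $S$-adjacent to $t$, hence not in $g$, and has degree $1$ in $L_t$ by Step 2. This is the asserted form. Degree-$1$ and isolated vertices first, then $g$, is a PEO.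

**Step 6.** *We verify (ii); (i) holds by construction.* If all four triples of four vertices lie in $K$, each of the six edges lies in two triangles, so none is a new edge, and all four triangles are in $S$. If one vertex is $t_g$, the other three are $S$-adjacent to it, so they form $g$, and $g\in S$. This is impossible, since $g$ was subdivided. Otherwise all four vertices are in $V(K_1)$, and the four triangles, being in $S$, are triangles of $K_1$, against (T3). $\square$

## 7. Partitions by eliminating one vertex at a time

Partitionability of $\Gamma=K^\vee$ is a statement about the non-faces of $K$.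

**Definition (good).** A family $\mathcal T$ of triples of a finite set $U$ is good (on $U$) if $\{S\subseteq U:|S|\ge3,\ S\notin\mathcal T\}$ is a disjoint union of intervals $[m,M]$ with $|m|=3$.

*Example.* On $U=1234$ the family $\{123\}$ is good: use $[124,1234]$, $[134,134]$, $[234,234]$. The family of all four triples is not good, as $1234$ cannot be covered.

If $K\in\mathcal K$ has triangle set $\mathcal T$, then
$$\Gamma=K^\vee\text{ is partitionable}\iff\mathcal T\text{ is good on }V.\tag{4}$$
Indeed, $F\mapsto V\setminus F$ maps faces of $\Gamma$ to non-faces of $K$. By (i) and $\dim K=2$ these are the sets of size $\ge3$ not in $\mathcal T$. Intervals $[R,F]$ go to $[V\setminus F,V\setminus R]$, and facets go to the triples not in $\mathcal T$. In a partition as in the definition of "good", each triple not in $\mathcal T$ is the bottom of its own interval, because it contains no other set of size $3$. So the bottoms are exactly the triples not in $\mathcal T$, each used once, and the two kinds of partition correspond.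

**Lemma 6.** Let $v\in U$, $U'=U\setminus v$, let $\mathcal T$ be a family of triples of $U$, and let $L$ be the graph on $U'$ with edges $\{xy:vxy\in\mathcal T\}$. Let $G\supseteq L$ be a chordal graph on $U'$ without $4$-cliques, let $\mathcal Q$ be its set of $3$-cliques, and let $\varphi$ be an injective map on $\mathcal Q$ such that for each $Q$ either $\varphi(Q)=Q\notin\mathcal T$, or $\varphi(Q)$ is an edge $e\subset Q$ with $e\in E(G)\setminus E(L)$. Put
$$\mathcal T'=\{T\in\mathcal T:v\notin T\}\cup\{Q\in\mathcal Q:\varphi(Q)=Q\}.$$
If $\mathcal T'$ is good on $U'$, then $\mathcal T$ is good on $U$.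

*Proof.* The sets to be covered, each exactly once, are:

* sets $S\not\ni v$ with $|S|\ge3$, $S\notin\mathcal T'$;
* sets $S\not\ni v$ in $\mathcal T'\setminus\mathcal T$, i.e. the $Q\in\mathcal Q$ with $\varphi(Q)=Q$;
* sets $S=v\cup P$ with $P\subseteq U'$, $|P|\ge2$ and $P\notin E(L)$.

For the first kind use the partition for $\mathcal T'$. Among the $P$ of the third kind, consider first the non-cliques of $G$, i.e. the sets containing a non-edge. By Lemma 3 the non-edges satisfy $(*)$, so Lemma 2(b) partitions the non-cliques into intervals $[e,M_e]$, one for each non-edge $e$. Use $[v\cup e,v\cup M_e]$. The remaining $P$ are cliques of size $\ge2$ not in $E(L)$. As $G$ has no $4$-cliques, these are the edges in $E(G)\setminus E(L)$ and the $Q\in\mathcal Q$. If $\varphi(Q)=Q$, use $[Q,Q\cup v]$, which covers exactly $Q$ (second kind) and $v\cup Q$. If $\varphi(Q)=e$, use $[v\cup e,v\cup Q]$, which covers exactly $v\cup e$ and $v\cup Q$. Since $\varphi$ is injective, no $e$ is used twice. For $e\in E(G)\setminus E(L)$ not in the image of $\varphi$ use $[v\cup e,v\cup e]$. All bottoms have size $3$, and each set is covered exactly once. $\square$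

In particular, **if $L$ is a forest we may simply delete $v$**: take $G=L$, $\mathcal Q=\emptyset$. Hence $\mathcal T=\emptyset$ is good on every $U$: delete vertices until at most two are left, where there is nothing to cover.

**Proposition 7.** In the situation of Proposition 5, if the triangle set of $K_1$ is good on $V(K_1)$, then $K^\vee$ is partitionable.

*Proof.* By (4) it suffices that the triangle set of $K$ is good. Eliminate the vertices $t_g$ one after another by Lemma 6 with $G=L$, $\mathcal Q=\{g\}$, $\varphi(g)=g$. We must see that this is legitimate at each stage. The elimination of $t_h$ removes the triangles containing $t_h$ and adds $h$, which contains no vertex $t$. So at the moment when $t_g$ is eliminated, its current graph is the graph $L_{t_g}$ of Proposition 5 with some vertices $t_h$ deleted. This is still the triangle $g$ with some degree-$1$ and isolated vertices. It is chordal, without $4$-cliques, and $g$ is its only $3$-clique. Also $g$ is not in the current family: it is not in $S$, every member of $\mathcal N$ contains some $t_h$, and $g$ is added only when $t_g$ is eliminated. At the end there remain the unmarked triangles of $K_1$ together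 with all marked ones, i.e. exactly the triangles of $K_1$, on the set $V(K_1)$. By assumption this family is good. Going back through the eliminations, the triangle set of $K$ is good. $\square$

## 8. A disc with nine vertices, and Theorem A(1)–(3)

For an arbitrary $X$ we must choose $\tau$ satisfying (T2). We do it inside each triangle separately, after replacing the triangle by a triangulated disc with the same boundary. Write $v\to u$ if $u\in f\setminus v$ for some $f\in\tau(v)$. Then (T2) says that $v\to u$ and $u\to v$ never both occur. In the disc each of the three corners and the $m$ interior vertices shall mark one triangle, and the mark of a corner shall contain no other corner. This gives $2(m+3)$ arcs along interior edges. A disc with $3$ boundary vertices and $m$ interior vertices has $3m+3$ edges, by $\chi=1$ and $3F=2E-3$, so $3m$ interior ones. Thus $2m+6\le3m$, i.e. $m\ge6$. The following disc has $m=6$.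

Let $D$ have vertices $a,b,c,o,e_1,\dots,e_5$ and the $13$ triangles
$$\begin{gathered}oe_1e_2,\ oe_2e_3,\ oe_3e_4,\ oe_4e_5,\ oe_5e_1,\\ ae_1e_2,\ ae_2e_3,\ ae_3e_4,\ be_4e_5,\ ce_5e_1,\\ abe_4,\ bce_5,\ cae_1.\end{gathered}$$
Reading off the triangles at each vertex, the links of $o,e_1,\dots,e_5$ are the cycles
$$e_1e_2e_3e_4e_5,\quad oe_2ace_5,\quad oe_1ae_3,\quad oe_2ae_4,\quad oe_3abe_5,\quad oe_4bce_1,$$
all of length $\ge4$. The links of $a,b,c$ are the paths
$$b\,e_4\,e_3\,e_2\,e_1\,c,\qquad a\,e_4\,e_5\,c,\qquad b\,e_5\,e_1\,a.$$
So $D$ is a connected surface with boundary the circle $abc$. The link sizes add up to $5+5+4+4+5+5+6+4+4=42$, so there are $21$ edges and $\chi=9-21+13=1$. Hence $D$ is a disc. Put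
$$\begin{array}{lll}\tau(o)=oe_1e_2,&\tau(e_1)=e_1e_2a,&\tau(e_2)=e_2e_3a,\\ \tau(e_3)=e_3e_4o,&\tau(e_4)=e_4e_5o,&\tau(e_5)=e_5e_1o,\\ \tau(a)=ae_3e_4,&\tau(b)=be_4e_5,&\tau(c)=ce_5e_1.\end{array}$$
The arcs are
$$\begin{gathered}o\to e_1,e_2;\quad e_1\to e_2,a;\quad e_2\to e_3,a;\quad e_3\to e_4,o;\quad e_4\to e_5,o;\\ e_5\to e_1,o;\quad a\to e_3,e_4;\quad b\to e_4,e_5;\quad c\to e_5,e_1.\end{gathered}\tag{5}$$
These $18$ arcs use the $18$ distinct pairs $oe_i$ (five), $e_ie_{i+1}$ (five), $ae_1,ae_2,ae_3,ae_4$, $be_4,be_5$, $ce_5,ce_1$. So $u\to v$ and $v\to u$ never both occur in $D$.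

**Definition of $\Gamma_{X,s}$.** Given $X$ and $s$, let $K_1$ be $X$ with every triangle $f$ replaced by a copy $D_f$ of $D$ (corners of $f$ labeled $a,b,c$ arbitrarily), plus $s$ isolated points. An interior vertex $v$ of $D_f$ gets $\tau(v)=\{\tau_f(v)\}$, where $\tau_f$ is the copy of the table above. A vertex $v\in V(X)$ gets $\tau(v)=\{\tau_f(v):f\ni v\}$. Added isolated points get $\emptyset$. With $K$ the complex constructed in Section 6, put $\Gamma_{X,s}=K^\vee$.

Each triangle of $X$ contributes $6$ interior vertices and $9$ marked triangles, so $|V(K)|=|V(X)|+15\cdot\#\{\text{triangles of }X\}+s\ge5$.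

**Step 1.** *We check (T1).* For an interior vertex of $D_f$ the link is a cycle, and deleting one edge leaves a path. For $v\in V(X)$, $\mathrm{lk}_{K_1}(v)$ is $\mathrm{lk}_X(v)$ with each edge $f\setminus v$ replaced by the path listed above. From each such path one edge not incident to its end points ($e_3e_4$, $e_4e_5$, $e_5e_1$ for the corner $a,b,c$, respectively) is removed. What remains consists of the vertices of $\mathrm{lk}_X(v)$ with disjoint paths hanging from them, which is a forest.

**Step 2.** *We check (T2).* Suppose $u\ne v$, $f'\in\tau(v)$, $g'\in\tau(u)$, $u\in f'$, $v\in g'$. A member of $\tau(w)$ with $w\in V(X)$ contains no element of $V(X)$ other than $w$. So $u,v$ are not both in $V(X)$, and one of them is interior to some $D_f$. Both $f'$ and $g'$ contain $u$ and $v$, so both are triangles of this $D_f$. Then $f'=\tau_f(v)$ and $g'=\tau_f(u)$, i.e. $v\to u$ and $u\to v$ in $D_f$, which (5) excludes.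

**Step 3.** *We check (T3).* Suppose four vertices have all four triples in $K_1$. They do not all lie in $V(X)$, since every triangle of $K_1$ contains an interior vertex of some disc. So one of them is interior. Its link is a cycle of length $\ge4$, but would contain the $3$-cycle formed by the other three vertices. This is impossible.

**Step 4.** *We obtain (1), (3) and the dimension.* By Proposition 5, $K\in\mathcal K$. So $\Gamma_{X,s}$ is pure with $V(\Gamma)=V(K)$, and (1) is Proposition 4(b). As $K_1$ is homeomorphic to $X$ plus $s$ points, $H_2(K;k)\cong H_2(K_1;k)\cong H_2(X;k)$, and (3) is Proposition 4(c). The dimension is $|V(K)|-4$, which increases by $1$ with each isolated point.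

**Step 5.** *We prove (2).* By Proposition 7 it suffices that the triangle set of $K_1$ is good. Treat the triangles $f$ of $X$ successively, and in $D_f$ eliminate $o,e_4,e_5,e_1,e_2,e_3$ in this order by Lemma 6. Only triangles inside $D_f$ are involved, since an interior vertex of $D_f$ lies in no others. Isolated vertices of the graphs are not mentioned.

* *Vertex $o$.* $L$ is the $5$-cycle $e_1\dots e_5$. Let $G=L+e_1e_3+e_1e_4$, a triangulated pentagon. It is chordal (the order $e_2,e_5,e_3,e_4,e_1$ is a PEO, preceded by the isolated vertices), without $4$-cliques, with $3$-cliques $e_1e_2e_3$, $e_1e_3e_4$, $e_1e_4e_5$. Put $\varphi(e_1e_2e_3)=e_1e_2e_3$, which is not a current triangle since $e_1e_3$ is not an edge of $D$. Put $\varphi(e_1e_3e_4)=e_1e_3$ and $\varphi(e_1e_4e_5)=e_1e_4$. The triangles left in $D_f$ are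
$$ae_1e_2,\ ae_2e_3,\ ae_3e_4,\ be_4e_5,\ ce_5e_1,\ abe_4,\ bce_5,\ cae_1,\ e_1e_2e_3.$$
* *Vertex $e_4$.* $L$ is the path $e_3\,a\,b\,e_5$; delete. Left: $ae_1e_2,\ ae_2e_3,\ ce_5e_1,\ bce_5,\ cae_1,\ e_1e_2e_3$.
* *Vertex $e_5$.* $L$ is the path $e_1\,c\,b$; delete. Left: $ae_1e_2,\ ae_2e_3,\ cae_1,\ e_1e_2e_3$.
* *Vertex $e_1$.* $L$ is the path $c\,a\,e_2\,e_3$; delete. Left: $ae_2e_3$.
* *Vertex $e_2$.* $L$ is the single edge $ae_3$; delete. *Vertex $e_3$.* No edges; delete.

After all $f$ are treated the family is empty, hence good. This proves Theorem A(1)–(3). $\square$

## 9. A shelling of $\Gamma$ would kill $\pi_1(X)*F_r$ with $r$ relations: Theorem A(4)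

Let $X$ be as in (4), $\pi=\pi_1(X)$, and $\Gamma=\Gamma_{X,s}=K^\vee$.

**Step 1.** *We determine the homotopy type of $K$.* The part of $K_2$ other than the $s$ isolated points is connected and collapses to a subdivision of $X$. Attaching each of the $s$ isolated points by one edge does not change the homotopy type. Let $r$ be the number of further edges added to form $K$. Each joins two points of a connected complex, so
$$K\simeq X\vee\bigvee^rS^1,\qquad\pi_1(K)=\pi*F_r,\qquad\chi(K)=\chi(X)-r=1-r.$$
Here $\chi(X)=1$ because $X$ is connected with $H_1(X;\mathbb Z)=H_2(X;\mathbb Z)=0$.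

**Step 2.** *We read a shelling as a way to build the full simplex $2^V$ from $K$.* Suppose $\Gamma$ is shellable. By Proposition 4(a) its facets are the complements of the triples not in $K$. By Lemma 2(a) these triples can be ordered $N_1,\dots,N_m$ so that $(*)$ holds on $V$. Put $K^{(j)}=\{S\subseteq V:N_i\not\subseteq S\text{ for all }i\le j\}$. Then $K^{(0)}=2^V$, and $K^{(m)}=K$ by Proposition 4(a). By Lemma 2(b), $K^{(j-1)}=K^{(j)}\sqcup[N_j,M_j]$.

If $M_j\neq N_j$, pick $z\in M_j\setminus N_j$ and remove the pairs $(S,S\cup z)$, $N_j\subseteq S\subseteq M_j\setminus z$, in order of decreasing $|S|$. Each removal is an elementary collapse. Every face of $K^{(j-1)}$ containing $S$ contains $N_j$, so lies in $[N_j,M_j]$ and is of the form $S'$ or $S'\cup z$ with $S\subseteq S'\subseteq M_j\setminus z$. Those with $S'\ne S$ have already been removed. So $K^{(j-1)}$ collapses onto $K^{(j)}$. If $M_j=N_j$, then $K^{(j-1)}$ is $K^{(j)}$ with one triangle, i.e. one $2$-cell, attached.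

Thus, going from $K=K^{(m)}$ up to $2^V=K^{(0)}$, each inclusion is a homotopy equivalence or the attaching of a $2$-cell. Let $q$ be the number of $2$-cells. Comparing Euler characteristics, $1=\chi(2^V)=1-r+q$, so $q=r$.

**Step 3.** *We translate this into groups.* All $K^{(j)}$ are connected. Attaching a $2$-cell replaces $\pi_1$ by its quotient by the normal closure of one element, and that element lifts to $\pi_1(K)$, because all maps $\pi_1(K)\to\pi_1(K^{(j)})$ are surjective. As $2^V$ is contractible, there are $w_1,\dots,w_r\in\pi*F_r$ with
$$(\pi*F_r)/\langle\langle w_1,\dots,w_r\rangle\rangle=1.\tag{6}$$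
If $r=0$, then (6) says $\pi=1$, against the existence of a nontrivial homomorphism. So let $r\ge1$.

**Step 4.** *We extract what homology can see.* Let $E_{ij}$ be the exponent sum of the $j$-th free generator in $w_i$. Consider the homomorphism $\pi*F_r\to\mathbb Z^r$ that kills $\pi$ and abelianizes $F_r$. By (6) the quotient of $\mathbb Z^r$ by the images of $w_1,\dots,w_r$ is trivial, so the rows of $E$ generate $\mathbb Z^r$ and $\det E=\pm1$. Homology alone gives no contradiction. The image of $\pi$ in the quotient has to be shown nontrivial, and for that we solve the equations $w_i=1$ in a larger group.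

**Step 5.** *We solve the equations in $S^3$ by a degree argument.* Let $\rho:\pi\to SU(2)=S^3$ be nontrivial, with $S^3$ the group of unit quaternions. Write each $w_i$ as a word in elements of $\pi$ and the free generators and their inverses. For $x\in(S^3)^r$ let $w_i(x)\in S^3$ be the image of $w_i$ under the homomorphism that is $\rho$ on $\pi$ and sends the $j$-th free generator to $x_j$. Let $f(x)=(w_1(x),\dots,w_r(x))$, a continuous map $(S^3)^r\to(S^3)^r$.

Let $u$ generate $H^3(S^3;\mathbb Z)$ and let $u_j$ be its pullback under the $j$-th projection of $(S^3)^r$. By Künneth, $H^3(S^3\times S^3;\mathbb Z)$ is free on the two pullbacks of $u$. Restricting to $S^3\times1$ and $1\times S^3$, where multiplication is the identity, shows that multiplication pulls $u$ back to $u\otimes1+1\otimes u$. Hence for maps $h,h'$ from a space into $S^3$ the pointwise product satisfies $(hh')^*u=h^*u+h'^*u$. Constant maps pull $u$ back to $0$, so $(h^{-1})^*u=-h^*u$. The $i$-th component of $f$ is a product of constant maps $\rho(g)$ and of coordinate maps $x_j^{\pm1}$, so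
$$w_i(\cdot)^*u=\sum_jE_{ij}u_j.$$
As the $u_j$ have odd degree, they anticommute, and $u_j^2=0$. Therefore
$$f^*(u_1\cdots u_r)=\prod_i\Big(\sum_jE_{ij}u_j\Big)=\det(E)\,u_1\cdots u_r=\pm u_1\cdots u_r.\tag{7}$$
By Künneth $u_1\cdots u_r$ generates $H^{3r}((S^3)^r;\mathbb Z)\cong\mathbb Z$. So $f$ has degree $\pm1$ and is surjective: if $f$ missed a point $p$, it would factor through $(S^3)^r\setminus p$, whose $H^{3r}$ is zero, against (7).

**Step 6.** *We reach the contradiction.* Choose $x$ with $f(x)=(1,\dots,1)$. Then $\rho$ and $x$ define a homomorphism $\pi*F_r\to S^3$ that kills all $w_i$, so it factors through the trivial group (6). But on $\pi$ it equals $\rho\neq1$, a contradiction. So $\Gamma$ is not shellable. $\square$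

Steps 4–6 are the argument of Gerstenhaber–Rothaus, Proc. Nat. Acad. Sci. USA 48 (1962), in the special case needed.

## 10. Two choices of $X$: Theorem B

We use triangulations of presentation complexes, so here is one way to get them. Subdivide each generator loop into three edges. A relator of length $\ell$ becomes a closed edge path $p_1,\dots,p_N$ with $N=3\ell$ and $p_i\ne p_{i+1}$ (indices mod $N$). Take new vertices $q_1,\dots,q_N,c$ and the triangles $p_ip_{i+1}q_i$, $p_{i+1}q_iq_{i+1}$, $q_iq_{i+1}c$. These form a disc on a polygon with $N$ sides. Although the $p_i$ may repeat, each face of the disc not in its boundary contains some $q_i$ or $c$, and different such faces have different vertex sets, because the $q_i$ are distinct and $p_i\neq p_{i+1}$. So the result is a simplicial complex with the required space.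

**Proof of Theorem B(i).** Let $X$ be a triangulation of the presentation $2$-complex of
$$\pi=\langle\alpha,\beta\mid\alpha^3(\alpha\beta)^{-2},\ \beta^5(\alpha\beta)^{-2}\rangle.$$
*Homology.* The exponent sums of $(\alpha,\beta)$ in the relators are $(3-2,-2)$ and $(-2,5-2)$. So $\partial_2$ has matrix $\begin{pmatrix}1&-2\\-2&3\end{pmatrix}$, with determinant $-1$, and $\partial_1=0$. Hence $H_1(X;\mathbb Z)=H_2(X;\mathbb Z)=0$, and $H_2(X;k)=0$ for every field $k$.

*A nontrivial $\rho:\pi\to S^3$.* Put $\alpha\mapsto A=\cos\frac\pi3+\mathbf u\sin\frac\pi3$ and $\beta\mapsto B=\cos\frac\pi5+\mathbf v\sin\frac\pi5$ (in these two formulas $\pi$ is the number) with unit imaginary quaternions $\mathbf u,\mathbf v$. Then $A^3=B^5=-1$, and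
$$\mathrm{Re}(AB)=\tfrac12\cos\tfrac\pi5-\tfrac{\sqrt3}2\sin\tfrac\pi5\,(\mathbf u\cdot\mathbf v).$$
The number $\mathbf u\cdot\mathbf v$ can be any element of $[-1,1]$, so we can choose $\mathbf u,\mathbf v$ with $\mathrm{Re}(AB)=0$, because
$$\tfrac14\cos^2\tfrac\pi5=\tfrac{3+\sqrt5}{32}\le\tfrac{3(5-\sqrt5)}{32}=\tfrac34\sin^2\tfrac\pi5.$$
The inequality is equivalent to $4\sqrt5\le12$, i.e. $\sqrt5\le3$. Then $AB$ is a unit imaginary quaternion, $(AB)^2=-1$, both relators map to $(-1)(-1)^{-1}=1$, and $\rho(\alpha)=A\neq1$.

*Conclusion.* Let $s\ge0$. By Theorem A(4), $\Gamma_{X,s}$ is not shellable. By (1) all its proper restrictions are shellable, hence SCM over every field and partitionable. By (2) and (3) it is itself partitionable and SCM over every field. So it is an obstruction to shellability, hereditary-SCM over every field, and hereditary-partitionable. Varying $s$ gives all dimensions $\ge\dim\Gamma_{X,0}$. $\square$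

**Proof of Theorem B(ii).** Take $\Gamma=\Gamma_{X,0}$ with $X$ a triangulated $2$-sphere. All proper restrictions are shellable by (1), hence SCM over every field and partitionable. $\Gamma$ is partitionable by (2). It is not SCM over any $k$ by (3), as $H_2(X;k)=k\ne0$; hence it is also not shellable. So it is an obstruction to shellability and, for every $k$, to SCM over $k$, and it is hereditary-partitionable. $\square$

For every field $k$ the obstruction sets to shellability, to SCM over $k$ and to partitionability are therefore pairwise distinct, as explained after Theorem B.

## 11. Twelve vertices, and the role of the characteristic: Theorem C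

With $X$ the boundary of a tetrahedron, the complex in B(ii) has $4+15\cdot4=64$ vertices and dimension $60$. The discs were needed for arbitrary $X$. For particular surfaces one can choose $\tau$ directly and apply Propositions 4, 5 and 7.

**Proof of (a).** Let $K_1$ be the octahedron with antipodal pairs $x,x'$; $y,y'$; $z,z'$, and
$$\tau(x)=xyz,\ \tau(x')=x'y'z',\ \tau(y)=yx'z,\ \tau(z)=zx'y',\ \tau(y')=y'xz',\ \tau(z')=z'xy.$$

**Step 1.** *We check (T1)–(T3).* The arcs are
$$x\to y,z;\quad x'\to y',z';\quad y\to x',z;\quad z\to x',y';\quad y'\to x,z';\quad z'\to x,y.$$
They use the $12$ distinct pairs $xy,xz,x'y',x'z',yx',yz,zx',zy',y'x,y'z',z'x,z'y$, so (T2) holds. Each link is a cycle, and a cycle minus an edge is a path, so (T1) holds. Four vertices include an antipodal pair, which is not an edge, so (T3) holds.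

**Step 2.** *We apply the general results.* The six marked triangles are distinct, so Proposition 5 gives $K\in\mathcal K$ with $6+6=12$ vertices and $H_2(K;k)\cong k$ for all $k$. By Proposition 4, $\Gamma=K^\vee$ has dimension $8$, all its proper restrictions are shellable, and it is not SCM over any $k$. Hence it is not shellable.

**Step 3.** *We prove that the triangle set of $K_1$ is good, using Lemma 6.* Eliminate $x$: $L$ is the $4$-cycle $y\,z\,y'\,z'$ and the isolated vertex $x'$. Let $G=L+yy'$, with $3$-cliques $yy'z$ and $yy'z'$. The order $x',z,z',y,y'$ is a PEO, and there are no $4$-cliques. Put $\varphi(yy'z')=yy'$ and $\varphi(yy'z)=yy'z$, which is not a triangle of $K_1$. This leaves $x'yz$, $x'zy'$, $x'y'z'$, $x'z'y$, $yy'z$. Now delete $z'$ (path $y'\,x'\,y$), leaving $x'yz,x'zy',yy'z$; then $y$ (path $x'\,z\,y'$), leaving $x'zy'$; then $x'$ (one edge). The family is empty, hence good. By Proposition 7, $\Gamma$ is partitionable. So $\Gamma$ is as in Theorem B(ii), with $d=8$.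

**Step 4.** *We raise the dimension.* For $d>8$ add $d-8$ isolated vertices to $K_1$ with $\tau=\emptyset$. Conditions (T1)–(T3) and $H_2$ are unaffected, and goodness persists: delete the isolated vertices first, since their graphs have no edges. Each isolated vertex raises $\dim\Gamma=|V(K)|-4$ by $1$. $\square$

**Proof of (b).** Let $K_1$ have vertex set $\{\infty\}\cup\mathbb Z/5$ and triangles $\infty\,i\,(i{+}1)$ and $\{i,i{+}1,i{+}3\}$; the latter are $013,124,023,134,024$. The link of $\infty$ is the cycle $01234$, and that of $0$ is the cycle $\infty\,1\,3\,2\,4$. By the rotation $i\mapsto i+1$ all links are $5$-cycles. So $K_1$ is a connected closed surface with $\chi=6-15+10=1$, the $6$-vertex $\mathbb{RP}^2$. Put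
$$\tau(\infty)=\infty01,\ \tau(0)=013,\ \tau(1)=124,\ \tau(2)=\infty23,\ \tau(3)=\infty34,\ \tau(4)=\infty40.$$

**Step 1.** *We check (T1)–(T3).* The arcs are
$$\infty\to0,1;\quad0\to1,3;\quad1\to2,4;\quad2\to3,\infty;\quad3\to4,\infty;\quad4\to0,\infty.$$
They use the $12$ distinct pairs $\infty0,\infty1,01,03,12,14,23,2\infty,34,3\infty,40,4\infty$, so (T2) holds. (T1) holds as in (a). (T3) holds because a $5$-cycle contains no $3$-cycle.

**Step 2.** *We apply the general results.* Again $|V(K)|=6+6=12$ and $\dim\Gamma=8$. Moreover $H_2(K;k)\cong H_2(\mathbb{RP}^2;k)$, which is $0$ if and only if $\operatorname{char}k\ne2$. So $\Gamma=K^\vee$ is SCM over $k$ iff $\operatorname{char}k\neq2$. It is not shellable, since shellable complexes are SCM over $\mathbb F_2$. All proper restrictions are shellable.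

**Step 3.** *We prove that the triangle set of $K_1$ is good.* Eliminate $\infty$: $L$ is the $5$-cycle $01234$. Let $G=L+02+03$, a triangulated pentagon with $3$-cliques $012,023,034$, which is chordal (PEO $1,4,2,3,0$) without $4$-cliques. Put $\varphi(012)=012$, which is not a triangle of $K_1$, $\varphi(023)=02$ and $\varphi(034)=03$. The resulting family on $\{0,1,2,3,4\}$ is $\{013,124,023,134,024,012\}$. The sets to be covered are the triples $014,034,123,234$, the five $4$-sets, and $01234$. The intervals
$$[123,01234],\quad[014,0124],\quad[034,0134],\quad[234,0234]$$
do it: the first covers $123,0123,1234,01234$, and each of the others covers its two end points. So the family is good. By Proposition 7, $\Gamma$ is partitionable.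

**Step 4.** *We conclude.* $\Gamma$ is hereditary-partitionable, an obstruction to shellability, hereditary-SCM over all fields of characteristic $\neq2$, and an obstruction to SCM over all fields of characteristic $2$. For $d>8$ add isolated vertices as in (a). $\square$

**Proof of (c).** Whether simplicial homology over a field vanishes depends only on the characteristic, since $H_i(\,\cdot\,;k)$ is obtained by tensoring the homology over the prime field with $k$. So SCM over $k$, and its obstruction set, depend only on $\operatorname{char}k$. Now let the characteristics differ. At least one is positive, and by symmetry we may assume $\operatorname{char}k=p>0$ and $\operatorname{char}k'\ne p$. Let $X$ be a triangulated presentation complex of $\langle a\mid a^p\rangle$. Its $\partial_2$ is multiplication by $p$, so $H_2(X;k)=k\ne0$ and $H_2(X;k')=0$. By Theorem A(1) and (3), $\Gamma_{X,0}$ is an obstruction to SCM over $k$ but is hereditary-SCM over $k'$. So the two obstruction sets differ. $\square$
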